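\title{Negative values of flow polynomials at non-integer points below $4+2\sqrt{2}$}

\begin{abstract}
By Seymour's 6-flow theorem, the flow polynomial $\Phi(G,Q)$ of a 2-edge-connected graph $G$ is positive at every integer $Q\ge 6$, and it has been conjectured that $\Phi(G,5.5)>0$ as well. We disprove this: for every non-integer $Q$ with $2<Q<4+2\sqrt2$ some connected bridgeless cubic graph has $\Phi(G,Q)<0$. The proof determines, for large $k$, the sign of the sum of $\Phi(G,Q)$ over all pairings of the half-edges of $2k$ cubic vertices. Up to explicit factors these sums are the coefficients of the asymptotic expansion of $\int e^{s\omega}\operatorname{Ai}(\omega)^Q\,d\omega$. For non-integer $Q$ the zeros of the Airy function are branch points of the integrand; they produce a contribution that alternates in $k$ and dominates for $Q<4+2\sqrt2$. The counterexamples are obtained non-constructively.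
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection*{The flow polynomial}
Graphs are finite, and loops and multiple edges are allowed. Fix an orientation of $G=(V,E)$ and an integer $n\ge1$. The \emph{net outflow} of $f\colon E\to\mathbb Z_n$ at a vertex $v$ is the sum of $f$ over the edges leaving $v$ minus the sum over the edges entering $v$. The function $f$ is a \emph{$\mathbb Z_n$-flow} if all net outflows are $0$, and it is \emph{nowhere-zero} if $f(e)\ne0$ for all $e$. Reversing an edge and negating its value shows that the number of nowhere-zero flows does not depend on the orientation. For $A\subseteq E$ let $c(A)$ be the number of connected components of $(V,A)$.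

\begin{lemma}\label{lem:fiber}
Let $A\subseteq E$ and $g\colon V\to\mathbb Z_n$. The number of $f\colon A\to\mathbb Z_n$ with net outflow $g(v)$ at every vertex $v$ is $n^{|A|-|V|+c(A)}$ if $g$ sums to $0$ on every component of $(V,A)$, and $0$ otherwise.
\end{lemma}

\begin{proof}
Net outflow is a homomorphism $\mathbb Z_n^A\to\mathbb Z_n^V$. An edge contributes opposite amounts at its two ends, so every $g$ in the image sums to $0$ on each component. Conversely, such a $g$ is attained by an $f$ supported on a spanning forest: choose the value on an edge at a leaf so that the leaf is satisfied, delete the leaf, and repeat; the last vertex of a component is satisfied because the sum is $0$. So the image has $n^{|V|-c(A)}$ elements, and each nonempty fiber has $n^{|A|}/n^{|V|-c(A)}$.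
\end{proof}

With $g=0$, inclusion--exclusion over the set $A$ of edges allowed to be nonzero shows that the number of nowhere-zero $\mathbb Z_n$-flows is the value at $Q=n$ of the \emph{flow polynomial}
\begin{equation}\label{eq:flow}
\Phi(G,Q)=\sum_{A\subseteq E}(-1)^{|E|-|A|}\,Q^{|A|-|V|+c(A)} .
\end{equation}
By \eqref{eq:flow}, $\Phi$ is multiplicative over connected components. If $G$ has a bridge, summing the net outflows over one side shows that every flow vanishes on the bridge; so $\Phi(G,\cdot)$ vanishes at all positive integers, hence identically. Two examples will be used. Let $\Theta$ be the graph with two vertices and three parallel edges; a nowhere-zero flow is a triple $a,b,c$ of nonzero elements with $a+b+c=0$. In $K_4$ the edges at one vertex carry such a triple, and the opposite triangle then carries values $t$, $t+a$, $t+a+b$, where $t$ must avoid the three distinct elements $0$, $-a$, $c$. Hence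
\begin{equation}\label{eq:examples}
\Phi(\Theta,Q)=(Q-1)(Q-2),\qquad \Phi(K_4,Q)=(Q-1)(Q-2)(Q-3).
\end{equation}

\subsection*{The question}
Let $G$ be 2-edge-connected, that is, connected and bridgeless. Only $A=E$ attains the largest exponent in \eqref{eq:flow}, so $\Phi(G,Q)>0$ for large real $Q$, and Seymour's 6-flow theorem says that $\Phi(G,n)>0$ for every integer $n\ge6$. Between the integers $\Phi$ counts nothing, and one may ask how far positivity persists there. The following conjecture is posed in \cite{problem}.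
\begin{quote}
\emph{$\Phi(G,5.5)>0$ for every 2-edge-connected graph $G$.}
\end{quote}
A rough count for cubic graphs makes this plausible. Take $2k$ vertices with three half-edges each, and give the half-edges at every vertex nonzero values with sum $0$; there are $((n-1)(n-2))^{2k}$ ways. Join the half-edges in pairs at random. We get a flow when the two halves of each of the $3k$ edges carry opposite values. If these were independent events of probability $1/(n-1)$, the average number of nowhere-zero flows would be
\begin{equation}\label{eq:heuristic}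
\Big(\frac{(Q-2)^2}{Q-1}\Big)^k\qquad\text{at }Q=n,
\end{equation}
and this expression is positive for all real $Q>2$. We show that at non-integer $Q$ the average of $\Phi(G,Q)$ has a second contribution. It alternates in $k$, grows at exponential rate $4$, and is invisible at the integers. It beats \eqref{eq:heuristic} when $(Q-2)^2<4(Q-1)$, which for $Q>2$ means $Q<4+2\sqrt2$; at $Q=5.5$ the comparison is $49/18<4$. Remark~\ref{rem:rates} derives these rates.

\subsection*{Results}
For $k\ge1$ take $2k$ labeled vertices, each carrying three labeled half-edges. Each of the $(6k-1)!!$ perfect pairings of the $6k$ half-edges gives a cubic graph $G$ with $2k$ vertices and $3k$ edges. Put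
\[
\Sigma_{2k}(Q)=\sum_{\text{pairings}}\Phi(G,Q),
\]
a polynomial in $Q$. For $k=1$, six of the $15$ pairings give $\Theta$ and the other nine give two loops joined by a bridge, so $\Sigma_2(Q)=6(Q-1)(Q-2)$.

\begin{theorem}\label{thm:main}
Let $Q$ be real, $2<Q<4+2\sqrt2=6.828\ldots$, $Q\notin\mathbb Z$. Then for all sufficiently large $k$ we have $\Sigma_{2k}(Q)\ne0$ and
\[
\operatorname{sgn}\Sigma_{2k}(Q)=(-1)^{k+1}\operatorname{sgn}\sin(\pi Q).
\]
In particular there is a connected bridgeless cubic graph $G$ with $\Phi(G,Q)<0$.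
\end{theorem}

The last sentence follows from the first. For all large $k$ of one parity $\Sigma_{2k}(Q)<0$, so some $G$ in the sum has $\Phi(G,Q)<0$. By multiplicativity some component of $G$ has a negative value at $Q$; it is connected and cubic, and it is bridgeless because its flow polynomial is not zero. Since $\sin(5.5\pi)=-1$, we get $\Sigma_{2k}(5.5)<0$ for all large odd $k$, and \emph{the conjecture is false}.

\begin{corollary}\label{cor:iff}
Let $Q$ be real with $1<Q<4+2\sqrt2$. Then $\Phi(G,Q)\ge0$ for every 2-edge-connected graph $G$ if and only if $Q\in\{2,3,4,5,6\}$.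
\end{corollary}

\begin{proof}
At integers $\Phi$ is a count. For non-integer $Q>2$ use Theorem~\ref{thm:main}, and for $1<Q<2$ use $\Phi(\Theta,Q)<0$.
\end{proof}

A \emph{flow root} of $G$ is a root of $\Phi(G,\cdot)$.

\begin{corollary}\label{cor:roots}
For each $Q\in(5,6)$ some bridgeless cubic graph has a flow root in $(Q,6)$. For each $Q\in(6,4+2\sqrt2)$ some bridgeless cubic graph has flow roots in both $(6,Q)$ and $(Q,7)$. Hence real flow roots of 2-edge-connected graphs accumulate at $6$ from both sides, and their supremum is at least $4+2\sqrt2>6.82$.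
\end{corollary}

\begin{proof}
Take $G$ connected, bridgeless and cubic with $\Phi(G,Q)<0$. By Seymour's theorem $\Phi(G,6)>0$ and $\Phi(G,7)>0$; apply the intermediate value theorem.
\end{proof}

Loops and multiple edges are not the cause of the negative values: Corollary~\ref{cor:minimal} describes the smallest cubic graphs with $\Phi(G,Q)<0$, and they are simple. No explicit graph is exhibited, since the counterexamples arise as negative terms of a negative sum, and no claim is made about non-integer $Q>4+2\sqrt2$.

\subsection*{Plan of the proof}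
We construct a function $\kappa(\Lambda)$ on the upper half-plane whose asymptotic expansion $\sum_k b_k\Lambda^{-k}$ has $b_k=(-1)^k\Sigma_{2k}(Q)$ times a positive factor (Sections~\ref{sec:integer} and~\ref{sec:real}, after the facts on the Airy function in Section~\ref{sec:airy}). Cauchy's theorem expresses $b_k$ by the imaginary parts of $\kappa$ on the two real half-lines (Section~\ref{sec:model}). These are estimated in Section~\ref{sec:imag} and compared in Section~\ref{sec:proof}. Throughout, $C,c>0$ are constants that may depend on $Q$ and on an expansion order $N$ and may change from line to line. Cauchy's theorem is used for functions that are holomorphic inside a contour and continuous up to it.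

\section{Signs of asymptotic coefficients, and a model}\label{sec:model}

The values of a function on the positive axis say little about the late coefficients of its asymptotic series. If the expansion holds uniformly in a half-plane, however, the coefficients are contour integrals, and the contour can be pushed to the real axis. Let $\Omega=\{\Lambda:\operatorname{Im}\Lambda\ge0,\ |\Lambda|\ge1\}$.

\begin{lemma}\label{lem:disp}
Let $\kappa$ be continuous on $\Omega$ and holomorphic in its interior, and let $b_0,b_1,\dots$ be real numbers such that, for every $N$, $\kappa(\Lambda)=\sum_{j<N}b_j\Lambda^{-j}+O(|\Lambda|^{-N})$ uniformly on $\Omega$. Then for $k\ge1$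
\begin{equation}\label{eq:disp}
b_k=-\frac1\pi\int_1^\infty\operatorname{Im}\kappa(x)\,x^{k-1}dx+\frac{(-1)^k}\pi\int_1^\infty\operatorname{Im}\kappa(-x)\,x^{k-1}dx+E_k,
\end{equation}
where $|E_k|$ is at most the maximum of $|\kappa|$ on the upper unit semicircle.
\end{lemma}

\begin{proof}
Since the $b_j$ are real, $\operatorname{Im}\kappa(\pm x)=O(x^{-N})$ for every $N$, so the integrals converge absolutely. Let $\gamma_R$ be the upper semicircle from $R$ to $-R$. The integral $\int_{\gamma_R}\Lambda^{k-1-j}d\Lambda$ equals $i\pi$ for $j=k$, and for $j\neq k$ it equals $((-R)^{k-j}-R^{k-j})/(k-j)$, which is real. The expansion with $N=k+1$ gives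
\[
\operatorname{Im}\int_{\gamma_R}\kappa(\Lambda)\Lambda^{k-1}d\Lambda=\pi b_k+O(1/R).
\]
Deform $\gamma_R$ into the segment from $R$ to $1$, the semicircle $\gamma_1$, and the segment from $-1$ to $-R$. The segments give $-\int_1^R\kappa(x)x^{k-1}dx$ and $(-1)^k\int_1^R\kappa(-x)x^{k-1}dx$, and the integral over $\gamma_1$ is at most $\pi\max_{\gamma_1}|\kappa|$ in modulus. Take imaginary parts and let $R\to\infty$.
\end{proof}

If an imaginary part in \eqref{eq:disp} has constant sign and decays like $e^{-tx}$, its integral is of order $\int_0^\infty e^{-tx}x^{k-1}dx=\Gamma(k)t^{-k}$. So the half-line with the slower decay decides the sign of $b_k$ for large $k$: the positive half-line makes it constant, the negative one makes it alternate.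

\begin{example}\label{ex:model}
Here is the mechanism for the $Q$-th power of a function with a single simple zero. Let $Q>0$ and $s=\Lambda^{1/2}$ with $0\le\arg s\le\pi/2$, and let $(\omega+i0)^Q$ denote the boundary value of the principal power from the upper half-plane, so $(\omega+i0)^Q=|\omega|^Qe^{i\pi Q}$ for $\omega<0$. Put
\[
\kappa_0(\Lambda)=\frac{s^{-Q}e^{-\Lambda/2}}{\sqrt{2\pi}}\int_{\mathbb R}e^{s\omega-\omega^2/2}(\omega+i0)^Q\,d\omega=\frac1{\sqrt{2\pi}}\int_{\mathbb R}e^{-u^2/2}\,s^{-Q}(s+u+i0)^Q\,du ,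
\]
where the second form comes from moving the contour to the horizontal line $\omega=s+u$ through the saddle point $\omega=s$. Expanding $(1+u/s)^Q$ binomially and integrating term by term gives the formal series $\sum b_k\Lambda^{-k}$ with $b_k=\binom Q{2k}(2k-1)!!$, polynomials in $Q$. Rather than check the hypotheses of Lemma~\ref{lem:disp}, we compute both sides of its formula. On the negative half-line $s=i\sigma$, and $\kappa_0$ is the Gaussian average of $(1-iu/\sigma)^Q$, which is real because $u\mapsto-u$ conjugates the integrand. On the positive half-line only $\omega=-y<0$ contributes to the imaginary part: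
\[
\operatorname{Im}\kappa_0(s^2)=\frac{\sin\pi Q}{\sqrt{2\pi}}\,s^{-Q}\int_0^\infty e^{-(s+y)^2/2}y^Q\,dy .
\]
Let $2k>Q$. With $x=s^2$, the substitution $u=s+y$ and the beta integral give
\[
\int_0^\infty\!\operatorname{Im}\kappa_0(x)x^{k-1}dx=\frac{2\sin\pi Q}{\sqrt{2\pi}}\,\frac{\Gamma(2k-Q)\Gamma(Q+1)}{(2k)!}\int_0^\infty\! u^{2k}e^{-u^2/2}du ,
\]
and the last integral is $\frac12\sqrt{2\pi}\,(2k-1)!!$. For $Q\notin\mathbb Z$ the reflection formula gives $\Gamma(2k-Q)\,\Gamma(Q-2k+1)=-\pi/\sin\pi Q$, while $\binom Q{2k}=\Gamma(Q+1)/((2k)!\,\Gamma(Q-2k+1))$. Therefore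
\[
b_k=-\frac1\pi\int_0^\infty\operatorname{Im}\kappa_0(x)\,x^{k-1}dx,\qquad \operatorname{sgn}b_k=-\operatorname{sgn}\sin\pi Q\qquad(2k>Q),
\]
and for integer $Q$ both sides vanish. The zero of $\omega$ becomes a branch point of $\omega^Q$; it produces an exponentially small imaginary part proportional to $\sin\pi Q$; and this imaginary part fixes the sign of the late coefficients.
\end{example}

The proof of Theorem~\ref{thm:main} reaches the same conclusion $\operatorname{sgn}b_k=-\operatorname{sgn}\sin\pi Q$, with the Airy function in place of $\omega$. There are two new difficulties: the expansion must be proved uniformly on $\Omega$, and the imaginary part on the negative half-line no longer vanishes and must be bounded with the right exponential rate.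

\section{The Airy function}\label{sec:airy}

We use the following facts \cite[Chapter 9]{dlmf}. Powers and $\operatorname{Log}$ are principal; on $\arg z=\pm\pi$ we take the corresponding limits.
\begin{itemize}
\item[(A1)] $\operatorname{Ai}$ is entire, real on $\mathbb R$, and satisfies $\operatorname{Ai}''(z)=z\operatorname{Ai}(z)$. Its zeros are real, negative and simple, $0>a_1>a_2>\cdots$, and $\operatorname{Ai}>0$ on $(a_1,\infty)$.
\item[(A2)] For each $\delta>0$, uniformly in $|\arg z|\le\pi-\delta$ as $|z|\to\infty$,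
\[
\operatorname{Ai}(z)\sim\frac{1}{2\sqrt\pi}\,z^{-1/4}e^{-\frac23z^{3/2}}\sum_{m\ge0}(-1)^mc_mz^{-3m/2},\qquad c_m\in\mathbb R,\quad c_0=1 .
\]
\item[(A3)] $\operatorname{Ai}(z)=e^{\pi i/3}\operatorname{Ai}(ze^{-2\pi i/3})+e^{-\pi i/3}\operatorname{Ai}(ze^{2\pi i/3})$.
\item[(A4)] $\operatorname{Ai}(\omega)=\frac1{2\pi}\int_{\operatorname{Im}t=\delta}e^{i(t^3/3+\omega t)}dt$ for every $\delta>0$.
\end{itemize}
The expansion (A2) fails near the negative axis, where the zeros lie. An upper bound of the same shape survives.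

\begin{lemma}\label{lem:airybound}
$|\operatorname{Ai}(z)|\le C(1+|z|)^{-1/4}\,\big|e^{-\frac23z^{3/2}}\big|$ for $|\arg z|\le\pi$. In particular $\operatorname{Ai}$ is bounded on $(-\infty,0]$ and is $O(e^{-\frac23\omega^{3/2}})$ on $[0,\infty)$.
\end{lemma}

\begin{proof}
On bounded sets $\operatorname{Ai}$ is bounded and $|e^{-\frac23z^{3/2}}|$ is bounded below. Let $|z|$ be large. For $|\arg z|\le2\pi/3$ use (A2). For $\arg z\in[2\pi/3,\pi]$ we have $\operatorname{Re}z^{3/2}\le0$, and we apply (A2) to both terms of (A3). The point $w_1=ze^{-2\pi i/3}$ has argument in $[0,\pi/3]$ and $w_1^{3/2}=-z^{3/2}$, so $|e^{-\frac23w_1^{3/2}}|\le1\le|e^{-\frac23z^{3/2}}|$. The point $w_2=ze^{2\pi i/3}=ze^{-4\pi i/3}$ has principal argument in $[-2\pi/3,-\pi/3]$ and $w_2^{3/2}=z^{3/2}$. The case $\arg z<0$ follows by conjugation. On the negative axis $z^{3/2}$ is imaginary.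
\end{proof}

\section{Integer $Q$: from cubic graphs to an Airy integral}\label{sec:integer}

In this section $Q\ge2$ is an integer and $[Q]=\{1,\dots,Q\}$. A sum over pairings is a Gaussian moment, provided the summand is a product over edges. The flow polynomial has such a form after summation over vertex colorings: expanding the product, and noting that $\prod_{uv\in A}\delta_{\sigma_u\sigma_v}=1$ for exactly $Q^{c(A)}$ colorings $\sigma$, we get
\begin{equation}\label{eq:colorings}
\sum_{\sigma\colon V\to[Q]}\ \prod_{uv\in E}\Big(\delta_{\sigma_u\sigma_v}-\frac1Q\Big)=\sum_{A\subseteq E}\Big(-\frac1Q\Big)^{|E|-|A|}Q^{c(A)}=Q^{|V|-|E|}\,\Phi(G,Q).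
\end{equation}
Loops are included, with $\delta_{\sigma_u\sigma_u}=1$. The matrix $\delta_{ij}-1/Q$ is the orthogonal projection onto the hyperplane $\{x\in\mathbb R^Q:\sum_jx_j=0\}$, so it is the covariance matrix of the standard Gaussian vector $\varphi$ on that hyperplane. Let $P=\sum_{j}\varphi_j^3$.

\begin{lemma}\label{lem:wick}
$\mathbb E[P^{2k}]=Q^{-k}\,\Sigma_{2k}(Q)$ for $k\ge1$, and the odd moments of $P$ vanish.
\end{lemma}

\begin{proof}
The theorem of Isserlis (Wick) states that for centered jointly Gaussian variables $X_1,\dots,X_{2m}$ the expectation $\mathbb E[X_1\cdots X_{2m}]$ is the sum, over all perfect pairings of the indices, of the product of the covariances of the pairs. Now $P^{2k}=\sum_{\sigma}\prod_v\varphi_{\sigma_v}^3$, summed over all $\sigma$ from the $2k$ vertices to $[Q]$, and each term is a product of $6k$ factors indexed by the half-edges. Applying the theorem, exchanging the two sums and using \eqref{eq:colorings} with $|V|-|E|=-k$ gives the formula. Odd moments vanish because $\varphi$ and $-\varphi$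 have the same law.
\end{proof}

Thus the $\Sigma_{2k}(Q)$ are encoded in $\mathbb E\,e^{zP}$ for small imaginary $z$. In this expectation $Q$ is a dimension, and we need a formula in which $Q$ may be real. The integrand is a product over the $Q$ coordinates, coupled only by the constraint $\sum_j\varphi_j=0$. Writing the constraint as a Fourier integral over a new variable $\omega$ decouples the coordinates. Each gives the same integral of an exponential with a cubic phase, which is an Airy function by (A4), and $Q$ becomes an exponent. Put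
\begin{equation}\label{eq:constants}
p=\frac{Q-1}2,\qquad h=(2\sqrt\pi)^{1-Q}Q^{\frac Q2-1}.
\end{equation}

\begin{proposition}\label{prop:integer}
Let $Q\ge2$ be an integer and $s>0$. Then
\[
\int_{\mathbb R}e^{s\omega}\operatorname{Ai}(\omega)^Qd\omega=h\,s^{-p}e^{s^3/(3Q^2)}\,\mathbb E\,e^{zP},\qquad z=\frac i3\Big(\frac Q{2s}\Big)^{3/2},
\]
and for every $N$, as $s\to\infty$,
\[
\mathbb E\,e^{zP}=1+\sum_{1\le k<N}\frac{(-1)^kQ^{2k}}{72^k(2k)!}\,\Sigma_{2k}(Q)\,s^{-3k}+O(s^{-3N}).
\]
\end{proposition}

\begin{proof}
Let $F(\omega)=e^{s\omega}\operatorname{Ai}(\omega)^Q$, which is integrable by Lemma~\ref{lem:airybound}. In (A4) put $t=\tau+i\delta$: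
\[
i\Big(\frac{t^3}3+\omega t\Big)=\frac i3\tau^3-\delta\tau^2-i\delta^2\tau+\frac{\delta^3}3+i\omega\tau-\omega\delta .
\]
The choice $\delta=s/Q$ makes the $Q$ factors $e^{-\omega\delta}$ cancel $e^{s\omega}$, and $Q\delta^3/3=s^3/(3Q^2)$. The integrals converge absolutely, so
\[
F(\omega)=(2\pi)^{-Q}e^{s^3/(3Q^2)}\int_{\mathbb R^Q}f(\tau)e^{i\omega\sum\tau_j}d\tau,\qquad f(\tau)=e^{-\delta|\tau|^2+\frac i3\sum\tau_j^3-i\delta^2\sum\tau_j}.
\]
Write $\tau=\frac yQ(1,\dots,1)+\tau'$ with $\sum\tau_j'=0$. Then $\sum\tau_j=y$, $|\tau|^2=y^2/Q+|\tau'|^2$ and $d\tau=Q^{-1/2}dy\,d\tau'$, so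
\[
F(\omega)=\int_{\mathbb R}\psi(y)e^{i\omega y}dy,\qquad\psi(y)=(2\pi)^{-Q}e^{s^3/(3Q^2)}Q^{-1/2}\int f\,d\tau' .
\]
Since $|f|=e^{-\delta y^2/Q-\delta|\tau'|^2}$, the function $\psi$ is continuous by dominated convergence and integrable. As $F$ is integrable too, Fourier inversion holds at every point, and $\int F\,d\omega=2\pi\psi(0)$. At $y=0$ substitute $\tau'=(2\delta)^{-1/2}\varphi$; this gives $\int f\,d\tau'=(\pi/\delta)^{p}\,\mathbb E\,e^{zP}$ with $z=\frac i3(2\delta)^{-3/2}$, and $(2\pi)^{1-Q}Q^{-1/2}(\pi Q)^p=h$.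

For real $u$ we have $|e^{iu}-\sum_{l<2N}(iu)^l/l!|\le|u|^{2N}/(2N)!$. Since $z$ is imaginary, this gives $\mathbb E\,e^{zP}=\sum_{k<N}z^{2k}\,\mathbb E[P^{2k}]/(2k)!+O(|z|^{2N})$. Insert $z^2=-Q^3/(72s^3)$ and Lemma~\ref{lem:wick}.
\end{proof}

For $Q=2$ we have $\varphi_2=-\varphi_1$, so $P=0$ and all $\Sigma_{2k}(2)$ vanish, as they must: three nonzero elements of $\mathbb Z_2$ do not sum to $0$.

\section{Real $Q$: the uniform expansion}\label{sec:real}

\subsection*{Powers of $\operatorname{Ai}$}
Now let $Q>0$ be real. The domain $\mathbb C\setminus(-\infty,a_1]$ is simply connected and free of zeros of $\operatorname{Ai}$. Let $\log\operatorname{Ai}$ be the branch that is real on $(a_1,\infty)$, and $\operatorname{Ai}^Q=\exp(Q\log\operatorname{Ai})$, so that $|\operatorname{Ai}^Q|=|\operatorname{Ai}|^Q$. Let $\mathcal A(z)=2\sqrt\pi\,z^{1/4}e^{\frac23z^{3/2}}\operatorname{Ai}(z)$, which tends to $1$ in the sectors of (A2). For $|\arg z|\le\pi-\delta$ and $|z|$ large,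
\begin{equation}\label{eq:log}
\log\operatorname{Ai}(z)=-\ln(2\sqrt\pi)-\tfrac14\operatorname{Log}z-\tfrac23z^{3/2}+\operatorname{Log}\mathcal A(z),
\end{equation}
because the difference of the two sides is continuous with values in $2\pi i\mathbb Z$ on a connected set and is real on the positive axis. The binomial series for $(1+(\mathcal A-1))^Q$ gives $\mathcal A(z)^Q\sim\sum_jq_jz^{-3j/2}$, where $\sum_jq_jX^j=(\sum_m(-1)^mc_mX^m)^Q$; here $q_0=1$ and each $q_j$ is a real polynomial in $Q$.

Since $Q>0$, the function $\operatorname{Ai}^Q$ extends continuously to the upper side of the cut, with value $0$ at the $a_j$. Between consecutive zeros $\operatorname{Ai}$ is real, so $\operatorname{Im}\log\operatorname{Ai}$ is constant there; passing above a simple zero from right to left increases it by $\pi$. Hence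
\begin{equation}\label{eq:cut}
\operatorname{Ai}(\omega+i0)^Q=|\operatorname{Ai}(\omega)|^Qe^{i\pi Q\,\nu(\omega)},\qquad \nu(\omega)=\#\{j:a_j>\omega\}.
\end{equation}
For $\operatorname{Re}s>0$ define
\[
H(s)=\int_{\mathbb R}e^{s\omega}\operatorname{Ai}(\omega+i0)^Q\,d\omega .
\]
By Lemma~\ref{lem:airybound} the integral converges absolutely and locally uniformly, so $H$ is holomorphic. For $\Lambda\in\Omega$ let $s=\Lambda^{1/3}$ with $\theta=\arg s\in[0,\pi/3]$; then $\cos\theta\ge\frac12$, so $\operatorname{Re}s>0$. With $p,h$ as in \eqref{eq:constants}, put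
\begin{equation}\label{eq:kappa}
\kappa(\Lambda)=h^{-1}s^pe^{-\Lambda/(3Q^2)}H(s).
\end{equation}
This function is continuous on $\Omega$ and holomorphic in the interior. For integer $Q\ge2$ and $\Lambda\ge1$ it equals $\mathbb E\,e^{zP}$.

\subsection*{The expansion}
For non-integer $Q$ there is no Gaussian representation. We therefore expand $\kappa$ directly by the saddle point method, and we need two outputs: uniformity on $\Omega$, to apply Lemma~\ref{lem:disp}, and polynomial dependence on $Q$, to transfer Proposition~\ref{prop:integer} from the integers.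

\begin{proposition}\label{prop:uniform}
Let $Q>0$. For every $N$, $\kappa(\Lambda)=\sum_{n<N}b_n\Lambda^{-n}+O(|\Lambda|^{-N})$ uniformly on $\Omega$, where
\begin{equation}\label{eq:bn}
b_n=\sum_{2j+l+m=2n}q_j\,Q^{3j+l+m}\binom{1-\frac Q2-3j}{m}\frac{(-2/3)^l}{l!}\,\frac{\Gamma\big(\frac{3l+m+1}2\big)}{\sqrt\pi}.
\end{equation}
In particular $b_0=1$, and each $b_n$ is a real polynomial in $Q$.
\end{proposition}

\begin{proof}
As $\kappa$ is bounded on compact sets, we may take $|\Lambda|$ large. Let $\lambda=\Lambda/Q^2$; \emph{negligible} means $O(e^{-c|\Lambda|})$ uniformly in $\theta$.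

\emph{The contour.} The substitution $\omega=v^2$ makes the exponent in (A2) a polynomial. The contour becomes $i\infty\to0\to+\infty$, and the integrand $2ve^{sv^2}\operatorname{Ai}(v^2)^Q$ is holomorphic in the open first quadrant and continuous on the closed one, where Lemma~\ref{lem:airybound} gives $|\operatorname{Ai}(v^2)|^Q\le C|e^{-\frac23Qv^3}|$. The exponent $sv^2-\frac23Qv^3$ has the saddle point $v_*=s/Q$. Let $y_0=\operatorname{Im}v_*=|v_*|\sin\theta$, and replace the contour by the imaginary axis from $i\infty$ to $iy_0$, followed by the horizontal half-line $\{x+iy_0:x\ge0\}$ through $v_*$. This is allowed, since on the segment $X+iy$, $0\le y\le y_0$, the integrand is at most $C(X+y_0)\exp(|s|(X+y_0)^2-\frac23Q(X^3-3Xy_0^2))$, which tends to $0$ as $X\to\infty$.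

\emph{The vertical part is negligible.} For $v=iy$ we have $|e^{sv^2}|=e^{-|s|y^2\cos\theta}$ and $|\operatorname{Ai}(-y^2)|\le C$, so this part of $H$ is at most $C\int_{y_0}^\infty2ye^{-|s|y^2\cos\theta}dy\le2C|s|^{-1}e^{-|\lambda|\cos\theta\sin^2\theta}$. Multiplying by $|e^{-\lambda/3}|=e^{-\frac13|\lambda|\cos3\theta}$ and using $\cos3\theta=4\cos^3\theta-3\cos\theta$, the exponent becomes
\[
-|\lambda|\big(\cos\theta\sin^2\theta+\tfrac13\cos3\theta\big)=-\tfrac13|\lambda|\cos^3\theta\le-\tfrac1{24}|\lambda| .
\]

\emph{The horizontal part.} Write $v=v_*(1+\rho)$ with $\rho=re^{-i\theta}$ and $r\ge-\cos\theta$. Then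
\[
sv^2-\tfrac23Qv^3=\lambda\big(\tfrac13-\rho^2-\tfrac23\rho^3\big),\qquad\lambda\rho^2=|\lambda|r^2e^{i\theta},\qquad\lambda\rho^3=|\lambda|r^3 .
\]
The horizontal direction works for all $\theta$ at once because
\begin{equation}\label{eq:descent}
\operatorname{Re}\lambda\big(\rho^2+\tfrac23\rho^3\big)=|\lambda|r^2\big(\cos\theta+\tfrac23r\big)\ge\tfrac13|\lambda|r^2\cos\theta\ge\tfrac16|\lambda|r^2 .
\end{equation}
So the part $|r|\ge\frac14$ contributes to $\kappa$ at most $C|s|^p|v_*|^2\int_{|r|\ge1/4}(1+|r|)e^{-|\lambda|r^2/6}dr$, which is negligible. The interval $|r|\le\frac14$ lies on the half-line since $\cos\theta\ge\frac12$, and there $|v|\ge\frac34|v_*|$ and $0\le\arg v\le\frac\pi3+\arcsin\frac14<\frac\pi2$. So $v^2$ stays in a sector of (A2), and by \eqref{eq:log}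
\[
\operatorname{Ai}(v^2)^Q=(2\sqrt\pi)^{-Q}v^{-Q/2}e^{-\frac23Qv^3}\Big(\sum_{j<N}q_jv^{-3j}+O(|v|^{-3N})\Big).
\]
Use $2v\,dv=2v_*^2(1+\rho)\,d\rho$, $v_*^{-3}=Q^3/\Lambda$ and $s^pv_*^{2-Q/2}=Q^{\frac Q2-1}\lambda^{1/2}$, where $\arg\lambda^{1/2}=3\theta/2$. Up to negligible terms,
\[
\kappa=\frac{\lambda^{1/2}}{\sqrt\pi}\int_{|r|\le1/4}e^{-\lambda\rho^2-\frac23\lambda\rho^3}\Big(\sum_{j<N}q_jQ^{3j}\Lambda^{-j}(1+\rho)^{1-\frac Q2-3j}+O(|\Lambda|^{-N})\Big)d\rho .
\]

\emph{Error terms.} We use $|\lambda|^{1/2}\int_{\mathbb R}|r|^ie^{-c|\lambda|r^2}dr=C|\lambda|^{-i/2}$. By \eqref{eq:descent} the inner $O(|\Lambda|^{-N})$ contributes $O(|\Lambda|^{-N})$, and so does the remainder $O(r^{2N})$ when $(1+\rho)^{1-\frac Q2-3j}$ is replaced by its Taylor polynomial of degree less than $2N$. Next replace $e^{-\frac23\lambda\rho^3}$ by its Taylor polynomial in $\lambda\rho^3$ of degree less than $2N$. The remainder is at most $C|\lambda|^{2N}r^{6N}e^{\frac23|\lambda||r|^3}$; since $|e^{-\lambda\rho^2}|\le e^{-|\lambda|r^2/2}$ and $\frac23|r|^3\le\frac16r^2$,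 it contributes $O(|\lambda|^{2N-3N})$.

\emph{Main terms.} What remains is a finite sum of integrals of $\lambda^l\rho^{3l+m}e^{-\lambda\rho^2}$, and extending them to all real $r$ costs a negligible amount. Odd powers of $\rho$ integrate to $0$. For even powers, $u=\lambda^{1/2}\rho$ runs over the line $e^{i\theta/2}\mathbb R$, which can be rotated to $\mathbb R$ since $\theta/2<\pi/4$; thus
\[
\lambda^{1/2}\int_{e^{-i\theta}\mathbb R}\lambda^l\rho^{3l+m}e^{-\lambda\rho^2}d\rho=\Gamma\Big(\frac{3l+m+1}2\Big)\lambda^{-(l+m)/2}\qquad(l+m\text{ even}).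
\]
Since $\lambda^{-(l+m)/2}=Q^{l+m}\Lambda^{-(l+m)/2}$, the triple $(j,l,m)$ contributes to $\Lambda^{-n}$ with $2n=2j+l+m$. All triples with $n<N$ occur in the finite sum and give \eqref{eq:bn}; the others are $O(|\Lambda|^{-N})$.
\end{proof}

\begin{corollary}\label{cor:ident}
For all real $Q>0$ and $k\ge1$,
\[
b_k(Q)=\frac{(-1)^kQ^{2k}}{72^k(2k)!}\,\Sigma_{2k}(Q).
\]
\end{corollary}

\begin{proof}
For integers $Q\ge2$ compare Propositions~\ref{prop:integer} and~\ref{prop:uniform} on the positive axis; the coefficients of an asymptotic expansion are unique. Both sides are polynomials in $Q$.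
\end{proof}

\begin{example}
We check $k=1$. For $y=z^\alpha e^{-\frac23z^{3/2}}$ we have $y''-zy=\big(-(2\alpha+\frac12)z^{-1/2}+\alpha(\alpha-1)z^{-2}\big)y$. Substituting (A2) into the Airy equation, the terms with $\alpha=-\frac14$ and $\alpha=-\frac74$ give $\frac5{16}-3c_1=0$ at order $z^{-9/4}$, so $q_1=-Qc_1=-\frac5{48}Q$. With $a=1-\frac Q2$ the triples $(j,l,m)=(1,0,0),(0,0,2),(0,1,1),(0,2,0)$ in \eqref{eq:bn} give
\[
b_1=-\frac{5Q^4}{48}+Q^2\Big(\frac{a(a-1)}4-\frac a2+\frac5{12}\Big)=-\frac{Q^2(Q-1)(Q-2)}{24},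
\]
which is $-Q^2\Sigma_2(Q)/144$.
\end{example}

\section{The imaginary part on the two half-lines}\label{sec:imag}

The decay rates on the positive and on the negative half-line will be
\begin{equation}\label{eq:rates}
t_+=\frac1{3Q^2},\qquad t_-=\frac1{3(Q-2)^2}-\frac1{3Q^2}=\frac{4(Q-1)}{3Q^2(Q-2)^2}.
\end{equation}

\subsection*{The positive half-line}
As in Example~\ref{ex:model}, the imaginary part comes from the cut, and the factor $e^{s\omega}$ singles out the first zero.

\begin{lemma}\label{lem:pos}
Let $Q>0$, $x\ge1$, $s=x^{1/3}$. Then $\operatorname{Im}\kappa(x)=h^{-1}s^pe^{-t_+x}\,Y(s)$, where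
\[
Y(s)=\int_{-\infty}^{a_1}e^{s\omega}|\operatorname{Ai}(\omega)|^Q\sin(\pi Q\nu(\omega))\,d\omega,
\]
and $s^{Q+1}e^{s|a_1|}Y(s)\to\sin(\pi Q)\,|\operatorname{Ai}'(a_1)|^Q\,\Gamma(Q+1)$ as $s\to\infty$.
\end{lemma}

\begin{proof}
The formula is \eqref{eq:cut}. The part $\omega<a_2$ of $Y(s)$ is $O(e^{-s|a_2|}/s)$ and does not affect the limit. On $(a_2,a_1)$ we have $\nu=1$. Let $G(y)=|\operatorname{Ai}(a_1-y)|^Q$ and $L=a_1-a_2$; then $G(y)\le Cy^Q$ on $(0,L)$ and $G(y)/y^Q\to|\operatorname{Ai}'(a_1)|^Q$ as $y\to0^+$. By dominated convergence (Watson's lemma),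
\[
s^{Q+1}\int_0^Le^{-sy}G(y)\,dy=\int_0^{sL}e^{-u}s^QG(u/s)\,du\ \longrightarrow\ |\operatorname{Ai}'(a_1)|^Q\,\Gamma(Q+1).\qedhere
\]
\end{proof}

\subsection*{The negative half-line}
Here $\kappa(-x)\to1$, and we must see an exponentially small imaginary part behind a real asymptotic series. A bound on the modulus of the integrand cannot do this; an exact cancellation is needed. For $\Lambda=-x$ the saddle point $\omega=v_*^2$ lies on the ray $\arg\omega=2\pi/3$. We rotate this ray to the positive axis and make the contour symmetric under conjugation. The imaginary part then becomes the integral of a difference $B_+^Q-B_-^Q$ of two conjugate functions. Both grow like $e^{\zeta}$, $\zeta=\frac23\xi^{3/2}$, but by (A3) they differ only by $2i\operatorname{Ai}(\xi)$, of size $e^{-\zeta}$. So the difference of the powers is of size $e^{(Q-1)\zeta}e^{-\zeta}$, and $Q-2$ takes the place of $Q$ in the saddle point computation.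

\begin{lemma}\label{lem:neg}
Let $Q>2$. There are $C$ and an integer $m\ge0$ with $|\operatorname{Im}\kappa(-x)|\le Cx^me^{-t_-x}$ for all $x\ge1$.
\end{lemma}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.75]
\fill[gray!15] (0,0) -- (60:4) arc (60:-60:4) -- cycle;
\draw[->,gray] (-2,0) -- (4.6,0);
\draw[thick,->] (60:4) -- (60:1.9);
\draw[thick] (60:1.9) -- (0,0);
\draw[thick,->] (0,0) -- (-60:2);
\draw[thick] (-60:2) -- (-60:4);
\draw[dashed,->] (0,0) -- (-120:3);
\draw[thick,->] (2.9,2.42) -- (2.2,1.21);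
\draw[thick] (2.2,1.21) -- (1.5,0);
\draw[thick,->] (1.5,0) -- (2.2,-1.21);
\draw[thick] (2.2,-1.21) -- (2.9,-2.42);
\foreach \r in {1.4,2.45,3.3} {\fill (60:\r) circle (2.2pt); \draw[fill=white] (-60:\r) circle (2.2pt);}
\node[left] at (60:2.9) {$\mathcal D$};
\node[right] at (2.4,1.4) {$\mathcal D'$};
\node[above left] at (1.5,0) {$\xi_1$};
\node at (3.4,-0.6) {$W$};
\node[above left] at (0,0) {$0$};
\end{tikzpicture}
\caption{The $\xi$-plane in the proof of Lemma~\ref{lem:neg}. The original contour comes in along $\arg\xi=\pi/3$ and leaves along the dashed ray $\arg\xi=-2\pi/3$. It is moved to the boundary $\mathcal D$ of the sector $W=\{|\arg\xi|\le\pi/3\}$ and then to $\mathcal D'=\xi_1+\mathcal D$. Filled dots are zeros of $B_+$, open dots are zeros of $B_-$ (schematic).}\label{fig:contour}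
\end{figure}

\begin{proof}
\emph{Step 1: rotation.} Now $s=\sigma e^{i\pi/3}$ with $\sigma=x^{1/3}$. Put $\omega=e^{2\pi i/3}\xi$, so that $s\omega=-\sigma\xi$, and define
\[
B_+(\xi)=2e^{i\pi/6}\operatorname{Ai}(\xi e^{2\pi i/3}),\qquad B_-(\xi)=\overline{B_+(\bar\xi)}=2e^{-i\pi/6}\operatorname{Ai}(\xi e^{-2\pi i/3}).
\]
Multiplying (A3) by $2i$ gives $B_+-B_-=2i\operatorname{Ai}(\xi)$. Let $\log B_+(\xi)=\log\operatorname{Ai}(e^{2\pi i/3}\xi)+\ln2+\frac{i\pi}6$ and $\log B_-(\xi)=\overline{\log B_+(\bar\xi)}$, and define $B_\pm^Q$ by these logarithms. The zeros of $B_\pm$ and the cut of $\log B_\pm$ lie on the ray $\arg\xi=\pm\frac\pi3$. So $B_\pm^Q$ are holomorphic in the interior of $W=\{|\arg\xi|\le\frac\pi3\}$ and extend continuously to $W$ (Figure~\ref{fig:contour}); for $B_+^Q$ the boundary values on $\arg\xi=\frac\pi3$ are those on the upper side of the cut in $\omega$. The factor $e^{i\pi/6}$ is chosen so that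
\begin{equation}\label{eq:phase}
\operatorname{Im}\log B_+(\xi)\to0\qquad(\xi\to+\infty);
\end{equation}
indeed, in \eqref{eq:log} with $z=\xi e^{2\pi i/3}$ the power $z^{3/2}=-\xi^{3/2}$ is real and $-\frac14\operatorname{Log}z$ has imaginary part $-\frac\pi6$. We have $\operatorname{Ai}(\omega)^Q=2^{-Q}e^{-i\pi Q/6}B_+(\xi)^Q$, and the phases of $s^p$, of this constant and of $d\omega/d\xi$ add up to $\frac{\pi(Q-1)}6-\frac{\pi Q}6+\frac{2\pi}3=\frac\pi2$. Hence
\[
\kappa(-x)=i\mu\int e^{-\sigma\xi}B_+(\xi)^Qd\xi,\qquad\mu=h^{-1}2^{-Q}\sigma^pe^{x/(3Q^2)}>0,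
\]
along $\infty e^{i\pi/3}\to0\to\infty e^{-2\pi i/3}$.

\emph{Step 2: a symmetric contour.} Rotate the second ray to $\arg\xi=-\frac\pi3$, keeping $x$ fixed. For $\xi=Te^{i\phi}$ with $\phi\in[-\frac{2\pi}3,-\frac\pi3]$ we have $\arg\omega\in[0,\frac\pi3]$, and by Lemma~\ref{lem:airybound} the integrand is at most
\[
C\exp\Big(-\sigma T\cos\phi-\tfrac23QT^{3/2}\cos\tfrac32\big(\phi+\tfrac{2\pi}3\big)\Big),\qquad\tfrac32\big(\phi+\tfrac{2\pi}3\big)\in[0,\tfrac\pi2].
\]
For $\phi\le-\frac{5\pi}{12}$ this is at most $C\exp(\sigma T-T^{3/2}\,\frac23Q\cos\frac{3\pi}8)$, and for $\phi\ge-\frac{5\pi}{12}$ it is at most $C\exp(-\sigma T\cos\frac{5\pi}{12})$. So the integrals over the arcs tend to $0$ as $T\to\infty$, and the contour may be taken to be $\mathcal D\colon\infty e^{i\pi/3}\to0\to\infty e^{-i\pi/3}$. Let $I=\int_{\mathcal D}e^{-\sigma\xi}B_+^Qd\xi$. Conjugation reverses $\mathcal D$, so $\bar I=-\int_{\mathcal D}e^{-\sigma\xi}B_-^Qd\xi$, and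
\begin{equation}\label{eq:imD}
\operatorname{Im}\kappa(-x)=\mu\operatorname{Re}I=\frac\mu2\int_{\mathcal D}e^{-\sigma\xi}D(\xi)\,d\xi,\qquad D=B_+^Q-B_-^Q .
\end{equation}

\emph{Step 3: the bound for $D$.} Let $\zeta=\frac23\xi^{3/2}$, so $\operatorname{Re}\zeta\ge0$ on $W$. We claim
\begin{equation}\label{eq:D}
|D(\xi)|\le Ce^{(Q-2)\operatorname{Re}\zeta}\qquad(\xi\in W).
\end{equation}
Since $D(\bar\xi)=-\overline{D(\xi)}$, let $0\le\arg\xi\le\frac\pi3$. The points $\xi e^{2\pi i/3}$ and $\xi e^{-2\pi i/3}$ have arguments in $[\frac{2\pi}3,\pi]$ and $[-\frac{2\pi}3,-\frac\pi3]$, and the principal power $\frac32$ of each is $-\xi^{3/2}$. By Lemma~\ref{lem:airybound}, $|B_\pm|\le Ce^{\operatorname{Re}\zeta}$ and $|\operatorname{Ai}(\xi)|\le C(1+|\xi|)^{-1/4}e^{-\operatorname{Re}\zeta}$. In this half of $W$ we divide by $B_-$, whose zeros are far away: (A2) gives $|B_-|\ge c|\xi|^{-1/4}e^{\operatorname{Re}\zeta}$ for large $|\xi|$. So there is $R_0>0$ such that for $\operatorname{Re}\zeta\ge R_0$, which forces $|\xi|$ to be large, $\epsilon=2i\operatorname{Ai}/B_-$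 satisfies $|\epsilon|\le Ce^{-2\operatorname{Re}\zeta}\le\frac12$. There $B_+/B_-=1+\epsilon$, and the branches match:
\[
\log B_+-\log B_-=\operatorname{Log}(1+\epsilon).
\]
Indeed, the set $\{\operatorname{Re}\zeta\ge R_0,\ \operatorname{Im}\zeta\ge0\}$ is connected and avoids the cuts, the difference of the two sides is continuous on it with values in $2\pi i\mathbb Z$, and as $\xi\to+\infty$ the left side $2i\operatorname{Im}\log B_+(\xi)$ tends to $0$ by \eqref{eq:phase}, as does the right side. Hence $|D|=|B_-|^Q\,|(1+\epsilon)^Q-1|\le Ce^{Q\operatorname{Re}\zeta}e^{-2\operatorname{Re}\zeta}$. If $0\le\operatorname{Re}\zeta<R_0$, then $|D|\le|B_+|^Q+|B_-|^Q\le C$, and $e^{(Q-2)\operatorname{Re}\zeta}\ge1$ because $Q>2$. This proves \eqref{eq:D}.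

\emph{Step 4: shift to the new saddle point.} On $\mathcal D$ itself \eqref{eq:D} gives no decay in $x$. The exponent $-\sigma\xi+\frac23(Q-2)\xi^{3/2}$ is stationary at $\xi_1=(\sigma/(Q-2))^2$, which exists because $Q>2$, and we replace $\mathcal D$ by $\mathcal D'=\xi_1+\mathcal D\subset W$. On the closing segments $\xi=Te^{\pm i\pi/3}+y$, $0\le y\le\xi_1$, we have $\operatorname{Re}\xi\ge T/2$; also $\operatorname{Re}\zeta=0$ at $y=0$ and $\frac d{dy}\operatorname{Re}\zeta=\operatorname{Re}\xi^{1/2}\le(T+\xi_1)^{1/2}$. So the integrand is at most $C\exp(-\frac12\sigma T+(Q-2)\xi_1(T+\xi_1)^{1/2})$, which tends to $0$ as $T\to\infty$.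

On the upper ray of $\mathcal D'$ write $\xi=\xi_1w$ with $w=1+\tau e^{i\pi/3}$, $\tau\ge0$; the lower ray is its mirror image and has the same bound. Since $\sigma\xi_1=(Q-2)\xi_1^{3/2}=x/(Q-2)^2$, the bound \eqref{eq:D} gives
\[
|e^{-\sigma\xi}D(\xi)|\le C\exp\Big(\frac{x\,g(\tau)}{(Q-2)^2}\Big),\qquad g(\tau)=\operatorname{Re}\big(-w+\tfrac23w^{3/2}\big).
\]
Here $g(0)=-\frac13$, $g'(\tau)=\operatorname{Re}[e^{i\pi/3}(w^{1/2}-1)]$ vanishes at $\tau=0$, and $g''(\tau)=\frac12\operatorname{Re}[e^{2\pi i/3}w^{-1/2}]<0$, because $\arg w\in[0,\frac\pi3)$ puts the argument of $e^{2\pi i/3}w^{-1/2}$ in $(\frac\pi2,\frac{2\pi}3]$. Hence $g\le-\frac13$ on $[0,\infty)$, and $g(\tau)\le-\frac13-c(\tau-1)$ for $\tau\ge1$ with $c=-g'(1)>0$. As $|d\xi|=\xi_1d\tau$ and $x\ge1$,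
\[
\Big|\int_{\mathcal D'}e^{-\sigma\xi}D\,d\xi\Big|\le C\xi_1e^{-x/(3(Q-2)^2)}\Big(1+\int_1^\infty e^{-c(\tau-1)/(Q-2)^2}d\tau\Big)\le Cx^{2/3}e^{-x/(3(Q-2)^2)}.
\]
Multiplying by $\mu/2$ as in \eqref{eq:imD} gives the lemma, with any integer $m\ge(p+2)/3$.
\end{proof}

\section{Proof of Theorem~\ref{thm:main}}\label{sec:proof}

Let $2<Q<4+2\sqrt2$, $Q\notin\mathbb Z$. By Proposition~\ref{prop:uniform}, $\kappa$ satisfies the hypotheses of Lemma~\ref{lem:disp}, so \eqref{eq:disp} holds with $E_k$ bounded independently of $k$. By \eqref{eq:rates}, $t_+<t_-$ is equivalent to $(Q-2)^2<4(Q-1)$, that is, $Q^2-8Q+8<0$, which holds because $4-2\sqrt2<2<Q<4+2\sqrt2$. Fix $\delta>0$ with $t:=t_++\delta<t_-$.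

\emph{First term.} The limit in Lemma~\ref{lem:pos} is nonzero, since $\sin\pi Q\ne0$ and $a_1$ is a simple zero. Moreover $s^{p-Q-1}e^{-|a_1|s}\ge ce^{-\delta x}$ for $s=x^{1/3}\ge1$. So there is $x_0\ge1$ such that, for $x\ge x_0$, $\operatorname{Im}\kappa(x)$ has the sign of $\sin\pi Q$ and modulus at least $ce^{-tx}$. On $[1,x_0]$ it is bounded, and $\int_{x_0}^\infty e^{-tx}x^{k-1}dx\ge\Gamma(k)t^{-k}-x_0^k$. Therefore the first term of \eqref{eq:disp}, multiplied by $-\operatorname{sgn}\sin\pi Q$, is at least $c\,\Gamma(k)t^{-k}-Cx_0^k$.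

\emph{Second term.} By Lemma~\ref{lem:neg} its modulus is at most $C\,\Gamma(k+m)\,t_-^{-k-m}$.

As $k\to\infty$, the ratio $\Gamma(k+m)/\Gamma(k)$ grows polynomially while $(t/t_-)^k$ decays exponentially, and $x_0^k+1=o(\Gamma(k)t^{-k})$. So for all large $k$ we have $b_k\ne0$ and $\operatorname{sgn}b_k=-\operatorname{sgn}\sin\pi Q$. By Corollary~\ref{cor:ident}, $\operatorname{sgn}\Sigma_{2k}(Q)=(-1)^k\operatorname{sgn}b_k=(-1)^{k+1}\operatorname{sgn}\sin\pi Q$. \qed

\begin{remark}[The two rates]\label{rem:rates}
By Corollary~\ref{cor:ident} the average of $\Phi(G,Q)$ over pairings is $(-1)^kb_k\,72^k(2k)!\,Q^{-2k}/(6k-1)!!$. Stirling's formula and $(6k-1)!!=(6k)!/(2^{3k}(3k)!)$ give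
\[
\frac{72^k\,(2k)!\,\Gamma(k)}{(6k-1)!!}=\Big(\frac{72\cdot4}{6^3}\Big)^ke^{O(\ln k)}=\Big(\frac43\Big)^ke^{O(\ln k)} .
\]
So a term $\Gamma(k)t^{-k}$ in $b_k$ corresponds to $(4/(3Q^2t))^k$ in the average, up to polynomial factors. For $t=t_-$ this is exactly \eqref{eq:heuristic}: the bound for the negative half-line reproduces the rough count. For $t=t_+$ it is $4^k$, independently of $Q$.
\end{remark}

\begin{remark}[The hypotheses]
If $Q\ge2$ is an integer, then $\sin(\pi Q\nu)=0$ for every $\nu$, so the first term of \eqref{eq:disp} vanishes identically, and $\Sigma_{2k}(Q)\ge0$ as a sum of counts. The condition $Q>2$ enters only in Steps 3 and 4 of Lemma~\ref{lem:neg}. The condition $Q<4+2\sqrt2$ enters only as $t_+<t_-$; without it the estimates above do not show that the first term dominates.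
\end{remark}

\section{Smallest graphs with a negative value}\label{sec:minimal}

The flow polynomial of a cubic graph factors along small edge cuts, and this restricts the smallest graphs with $\Phi(G,Q)<0$. For a partition $V=X\cup Y$ into nonempty parts, the set of edges between $X$ and $Y$ is an \emph{edge cut}. Suppose $G$ is cubic and the cut has $r\in\{2,3\}$ edges. Let $G_X$ arise from the subgraph induced on $X$ as follows: for $r=2$ add an edge between the two ends of the cut edges in $X$ (a loop if they coincide); for $r=3$ add a new vertex that takes the place of $Y$ as the other end of the three cut edges. Define $G_Y$ by exchanging $X$ and $Y$. Both graphs are cubic.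

\begin{lemma}\label{lem:cut}
$(Q-1)\,\Phi(G,Q)=\Phi(G_X,Q)\,\Phi(G_Y,Q)$ if $r=2$, and $(Q-1)(Q-2)\,\Phi(G,Q)=\Phi(G_X,Q)\,\Phi(G_Y,Q)$ if $r=3$.
\end{lemma}

\begin{proof}
It suffices to treat integers $Q=n\ge3$. Direct the cut edges from $X$ to $Y$. In a nowhere-zero flow their values are nonzero and sum to $0$; call such a tuple admissible. There are $M=n-1$ admissible tuples for $r=2$ and $M=(n-1)(n-2)$ for $r=3$. Fix one, and let $E(X)$ be the set of edges inside $X$. By inclusion--exclusion and Lemma~\ref{lem:fiber}, the number of nowhere-zero assignments on $E(X)$ that make all net outflows in $X$ vanish is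
\[
P_X=\sum_A(-1)^{|E(X)\setminus A|}\,n^{|A|-|X|+c(A)},
\]
summed over those $A\subseteq E(X)$ such that the prescribed values sum to $0$ on each component of $(X,A)$. No proper nonempty part of an admissible tuple sums to $0$: a single value is nonzero, and for $r=3$ two values sum to minus the third. (This fails for $r=4$, as $a,-a,b,-b$ shows.) So the condition on $A$ is that all cut edges attach to one component of $(X,A)$, and $P_X$ does not depend on the tuple. The same holds for $P_Y$. Hence $\Phi(G,n)=MP_XP_Y$. In $G_X$ the values on the added edge, or on the three edges at the added vertex, again range over the admissible tuples, so $\Phi(G_X,n)=MP_X$, and $\Phi(G_Y,n)=MP_Y$.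
\end{proof}

\begin{corollary}\label{cor:minimal}
Let $Q\in(3,4+2\sqrt2)$ be a non-integer, and let $G$ have the fewest vertices among cubic graphs (loops and multiple edges allowed) with $\Phi(G,Q)<0$. Then $G$ is connected, simple and triangle-free, has no edge cut of size at most $2$, and each of its 3-edge-cuts isolates a single vertex.
\end{corollary}

\begin{proof}
By multiplicativity some component of $G$ has a negative value, so $G$ is connected by minimality; it is bridgeless because $\Phi(G,Q)\neq0$. Suppose $G$ has a 2-edge-cut, or a 3-edge-cut with $|X|,|Y|\ge2$. Then $G_X$ has $|X|$, respectively $|X|+1$, vertices, fewer than $G$, and the same holds for $G_Y$. By Lemma~\ref{lem:cut} and $Q>2$ the product $\Phi(G_X,Q)\Phi(G_Y,Q)$ is negative, so one factor is negative, contradicting minimality.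

A loop at a vertex would make the third edge there a bridge. If $u,v$ are joined by at least two edges, then either $G=\Theta$ or $X=\{u,v\}$ gives a 2-edge-cut; and $\Phi(\Theta,Q)>0$ by \eqref{eq:examples}. So $G$ is simple. The vertex set of a triangle then gives a 3-edge-cut, whose other side must be a single vertex, so $G=K_4$; but $\Phi(K_4,Q)>0$ by \eqref{eq:examples}, and this is where $Q>3$ is used.
\end{proof}

\begin{thebibliography}{9}

\bibitem{dlmf}
Digital Library of Mathematical Functions (DLMF), Chapter 9.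

\bibitem{problem}
Half-Integral Flow Polynomial Values,\\
\texttt{https://mlelarge.github.io/graph-conjectures/op/}\allowbreak\texttt{half\_integral\_flow\_polynomial\_values/}

\end{thebibliography}
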